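# Regular maps of order $2^n$ and type $\{2^s,2^t\}$: why $s\ne t$ forces $s+t\le n$

## 1. Flags, regular maps and their three involutions

**Maps and flags.** A *map* is a 2-cell embedding of a connected graph in a closed surface: the complement of the graph is a disjoint union of open disks, the *faces*. Mark a center in each face and a midpoint on each edge, and cut each face into triangles, each with one corner at a vertex, one at an edge midpoint and one at a face center. These triangles are the *flags*. Every edge meets exactly four of them, so a map with $e$ edges has $4e$ flags.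

**Regular map, order.** A map $\mathcal M$ is *regular* if its automorphism group $\mathrm{Aut}(\mathcal M)$ acts regularly on the flags: for any two flags, exactly one automorphism carries the first to the second. The *order* of a regular map is $|\mathrm{Aut}(\mathcal M)|$. It equals the number of flags, $4e$.

**Type.** A regular map has *type* $\{k,m\}$ if its faces have length $k$ (the *covalency*) and its vertices have valency $m$.

*Example A (a cycle on the sphere).* Draw an $m$-cycle, $m\ge 3$, along the equator. There are $m$ edges, so $4m$ flags. The $2m$ symmetries of the polygon, together with the reflection exchanging the hemispheres, generate a group of order $4m$, which is regular on flags. The type is $\{m,2\}$. For $m=2^k$ the order is $2^{k+2}$.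

*Example B (a cycle in the projective plane).* Take the $2^{t}$-cycle on the equator, $t\ge2$, and divide by the antipodal map. This leaves $2^{t-1}$ edges, vertices of valency $2$, and one face of length $2^t$. The group of order $4\cdot 2^t$ is divided by the antipodal map, of order $2$, so we get a regular map of order $2^{t+1}$ and type $\{2^t,2\}$.

*Example C (one square on the torus).* Identify opposite sides of a square. There are one vertex, two edges, one face and $8$ flags, and the symmetry group of the square, of order $8$, is regular on them. The type is $\{4,4\}$ and the order is $2^3$.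

**The three involutions.** Fix a flag of a regular map. Let $a,b,c$ be the automorphisms that carry it to the neighboring flag that differs from it only in its vertex, only in its edge, only in its face, respectively. The standard facts are these.

* $G=\mathrm{Aut}(\mathcal M)=\langle a,b,c\rangle$ and $a^2=b^2=c^2=(ac)^2=1$. The face length is $|ab|$ and the valency is $|bc|$.
* Duality (exchanging vertices and faces) interchanges $a$ and $c$.
* Conversely, if a finite group $G=\langle a,b,c\rangle$ has $a,b,c,ac$ all of order $2$, it determines a regular map with automorphism group $G$, face length $|ab|$ and valency $|bc|$. This map is orientable if and only if $\langle ab,bc\rangle$ has index $2$ in $G$.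

In Example C, use the flag with corners at the center of the square, the midpoint of the bottom side and the bottom right corner. Then $a$ is the reflection in the vertical axis, $b$ is the reflection in the diagonal through that corner, and $c$ is induced by the reflection in the horizontal axis (the flag below the bottom side is identified with one at the top side). So $ac$ is the rotation by $\pi$, and $|ab|=|bc|=4$.

**Orientably regular, chiral.** A map on an orientable surface is *orientably regular* if its group $\mathrm{Aut}^+$ of orientation-preserving automorphisms is regular on the directed edges. Then $\mathrm{Aut}^+=\langle R,S\rangle$ with $R$ a rotation about a face and $S$ a rotation about an incident vertex; $|R|$ is the face length, $|S|$ the valency, and $(RS)^2=1$. If there is no orientation-reversing automorphism, the map is *chiral*. When an orientable map is regular, $\mathrm{Aut}^+=\langle ab,bc\rangle$.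

*Example.* Let $L\subset\mathbb Z^2$ be generated by $(2,1)$ and $(-1,2)$. It is invariant under rotation by a quarter turn, so the square grid modulo $L$ is an orientably regular map on the torus, with $5$ vertices, $10$ edges and $|\mathrm{Aut}^+|=20$. It is chiral. An orientation-reversing automorphism would lift to a symmetry of the grid whose linear part is a reflection preserving $L$. As $L$ is invariant under quarter turns, $(x,y)\mapsto(x,-y)$ would then preserve $L$ as well. But $(2,-1)=i(2,1)+j(-1,2)$ forces $i=3/5$.

## 2. Notation and textbook facts on $p$-groups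

Throughout, $p$ is a prime and $C_m$ is the cyclic group of order $m$.

**Dihedral groups.** If $b,c$ are involutions and $S=bc$ has order $2^k$ with $k\ge1$, then $\langle b,c\rangle$ is dihedral of order $2^{k+1}$. Its elements outside $\langle S\rangle$ (the *reflections*) are involutions that invert $S$. For $k\ge2$ the element $w=S^{2^{k-1}}$ is the central involution.

**Characteristic subgroups, $\Omega_1$, $\Phi$.** A subgroup of $B$ is *characteristic* if every automorphism of $B$ preserves it; a characteristic subgroup of a normal subgroup of $X$ is normal in $X$. For an abelian $p$-group $A$, $\Omega_1(A)=\{u\in A:u^p=1\}$, which is characteristic; for example $\Omega_1(C_4\times C_2)\cong C_2\times C_2$. The Frattini subgroup $\Phi(G)$ is the intersection of the maximal subgroups of $G$; for the dihedral group above with $k\ge 2$ it is $\langle S^2\rangle$, with quotient $C_2\times C_2$.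

**No normal $C_p\times C_p$.** This condition on $X$ will be central. The quaternion group of order $8$ satisfies it, as it has a single involution. The dihedral group of order $8$ does not: $\{1,w,b,bw\}$ has index $2$. The dihedral group of order $16$ satisfies it: its four-subgroups are the sets $\{1,w,x,xw\}$ with $x$ a reflection, and such a set is not normal because $x$ has four conjugates.

The facts we shall quote:

* **(F1)** The subgroups of a cyclic $p$-group form a chain, one for each order. In $A\cong C_{p^k}$ the solutions of $u^{p^{j}}=1$ form the subgroup of order $p^{j}$, $0\le j\le k$; for $k\ge1$ and $j=k-1$ it is $A^p=\{u^p:u\in A\}$.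
* **(F2)** A nontrivial normal subgroup of a finite $p$-group meets the center nontrivially.
* **(F3)** A maximal normal abelian subgroup $A$ of a finite $p$-group $X$ satisfies $C_X(A)=A$. (Otherwise, by (F2), $C_X(A)/A$ contains a nontrivial central element $xA$ of $X/A$, and $A\langle x\rangle$ is normal, abelian and larger than $A$.)
* **(F4)** $\mathrm{Aut}(C_{p^k})\cong(\mathbb Z/p^k)^*$. For $p$ odd and $k\ge2$ its Sylow $p$-subgroup is cyclic, and the subgroup of order $p$ is generated by $1+p^{k-1}$. For $p=2$, $k\ge3$ it is $\{\pm1\}\times\langle5\rangle$, where $\langle5\rangle$ consists of the classes congruent to $1$ modulo $4$; the involution of $\langle 5\rangle$ is $1+2^{k-1}$, and the solutions of $j^2=1$ are $\pm1,\ \pm1+2^{k-1}$.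
* **(F5)** If the commutator subgroup $B'$ is central in $B$, then $(xy)^m=x^my^m[y,x]^{m(m-1)/2}$ with $[y,x]=y^{-1}x^{-1}yx$.
* **(F6)** (Burnside's basis theorem.) For a finite $p$-group $G$, $G/\Phi(G)$ is a vector space over $\mathbb F_p$, and a set generates $G$ if and only if its image spans $G/\Phi(G)$.
* **(F7)** For subgroups $H,K$ of a finite group, the set $HK$ has $|H||K|/|H\cap K|$ elements.

## 3. The conjecture on $s+t>n$, and the answer

Which types $\{2^s,2^t\}$ occur among the regular maps of order $2^n$? For $n\le11$, M. Conder classified all regular maps of order $2^n$. Those whose valency or covalency is $2$ or $2^{n-1}$ are easy to classify. So let $n\ge12$ and $2\le s\le t\le n-2$. The problem comes from "Regular maps of 2-power order" (doi:10.1007/s10801-022-01119-0), with the following results known: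

* if $s+t\le n$, or if $s+t>n$ with $s=t$, there exists a regular map of order $2^n$ with type $\{2^s,2^t\}$;
* if $s+t>n$, $s<t$ and $t\in\{n-2,n-3\}$, there is no such map.

The conjecture is that $s+t>n$ with $s<t$ always excludes a map. In plain words: can a regular map of order $2^n$ have long faces and large valency, *unequal*, with product $2^{s+t}$ larger than the group? The answer is no, with no restriction on $n$.

**Theorem 1.** If a regular map of order $2^n$ has face length and valency $2^s,2^t$ (in either order) with $s<t$, then $s+t\le n$. In particular, for $n\ge12$, $2\le s<t\le n-2$ and $s+t>n$, there is no regular map of order $2^n$ with type $\{2^s,2^t\}$.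

**Theorem 2.** For all $s,t\ge2$ there is an orientable regular map of order exactly $2^{s+t}$ with type $\{2^s,2^t\}$. Hence for $2\le s<t$ the smallest order of a regular map of $2$-power order and type $\{2^s,2^t\}$ is exactly $2^{s+t}$.

The condition $s<t$ cannot be dropped from Theorem 1: in Example C, $s=t=2$ and $n=3$. Here is the whole family. In the dihedral group $\langle b,c\rangle$ of order $2^{t+1}$, $t\ge2$, put $S=bc$, $w=S^{2^{t-1}}$ and $a=cw$. Then $a,b,c$ and $ac=w$ have order $2$, and $ab=wcb=wS^{-1}=S^{2^{t-1}-1}$ is an odd power of $S$, so it has order $2^t$. This is a regular map of order $2^{t+1}$ and type $\{2^t,2^t\}$, with $2t>t+1$.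

## 4. Orders $2^{t+1}$ and $2^{t+2}$ by hand

By duality let $|ab|=2^s$ and $|bc|=2^t$ with $s<t$, and put $S=bc$. If $s=0$, Theorem 1 only says $2^n\ge|S|$. Let $s\ge1$, so $t\ge2$. Since $|bc|\ge4$, neither $b$ nor $c$ is trivial, so $K=\langle b,c\rangle$ is dihedral of order $2^{t+1}$ and $n\ge t+1$. This settles $s=1$, and Example B (dualized, with valency $2^t$) shows that equality occurs there.

**Order $2^{t+1}$.** Here $G=K$. The following computation settles the matter, and it returns in Section 8.

**Lemma 3.** Let $t\ge2$, let $G=\langle b,c\rangle$ be dihedral of order $2^{t+1}$ with $b,c$ involutions and $S=bc$ of order $2^t$, and let $a\in G$ satisfy $a^2=(ac)^2=1$. Then $|ab|\in\{2,2^t\}$.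

*Proof.* From $a^2=c^2=(ac)^2=1$ we get $ac=ca$. A rotation $S^i$ commutes with $c$ if and only if $S^{2i}=1$, and $S^ic$ commutes with $c$ if and only if $S^i$ does; so $C_G(c)=\{1,c,w,cw\}$ with $w=S^{2^{t-1}}$. If $a\in\{1,w\}$, then $ab\in\{b,wb\}$ is a reflection, of order $2$. If $a=c$, then $ab=cb=S^{-1}$. If $a=cw$, then $ab=wcb=wS^{-1}=S^{2^{t-1}-1}$. In the last two cases $ab$ is an odd power of $S$, of order $2^t$. $\square$

So $n=t+1$ with $s<t$ forces $s=1$. Consequently $s=2$ needs $n\ge t+2$, and Theorem 1 holds for $s\le2$.

**Order $2^{t+2}$, $t\ge3$.** Now $K$ has index $2$, so it is normal and $a\notin K$. Since $t\ge2$, $\langle S\rangle$ is the only cyclic subgroup of order $2^t$ in $K$, so $aSa=S^j$ for some $j$, and $a^2=1$ gives $j^2\equiv1\pmod{2^t}$. As $b=Sc$ and $a$ commutes with $c$,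
$$(ab)^2=(aba)\,b=S^{j}c\,b=S^{j}S^{-1}=S^{j-1}. \tag{1}$$
By (F4), $j\in\{1,\,1+2^{t-1},\,-1,\,-1+2^{t-1}\}$, so $j-1$ is $0$, $2^{t-1}$, $-2$ or $2(2^{t-2}-1)$ modulo $2^t$. Since $2^{t-2}-1$ is odd, $(ab)^2$ has order $1,2,2^{t-1},2^{t-1}$ respectively, and therefore $|ab|$ is at most $2$, or $4$, or $2^t$. With $s<t$ this gives $s\le2$, so $s+t\le t+2=n$.

One could hope to continue with index $4$, $8$, and so on. But (1) rests on $aSa\in\langle S\rangle$, which came from the normality of $K$. When $|G:K|=4$, $K$ need not be normal; Section 9 has an example. We need a method that does not depend on the index of $K$.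

## 5. Counting $\langle R\rangle\langle S\rangle$, and an induction that falls one factor short

Put $R=ab$, $S=bc$, $X=\langle R,S\rangle$. Then $RS=ac$ satisfies $(RS)^2=1$. When $|G:X|=2$, the inequality $n\ge s+t$ is equivalent to $|X|\ge2^{s+t-1}$. The natural first attempt is to count: with $Z=\langle R\rangle\cap\langle S\rangle$, (F7) gives
$$|X|\ \ge\ |\langle R\rangle\langle S\rangle|\ =\ \frac{2^{s+t}}{|Z|}. \tag{2}$$
If $|Z|\le2$ we are done. If $|Z|\ge4$, (2) is too weak, and $Z$ can be large: in the family of Section 3, $R$ is an odd power of $S$ and $Z=\langle R\rangle=\langle S\rangle$. So counting alone cannot succeed; the hypothesis $s<t$ must enter.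

The second attempt is induction. If $Z\ne1$, note that $Z$ is central in $X$, as it commutes with $R$ and with $S$. We can divide by a central subgroup of order $2$ and still have two unequal orders. The statement suited to this is as follows.

**Theorem 4.** Let $p$ be a prime, $r\ge1$, and let $X=\langle R,S\rangle$ be a finite $p$-group with $|R|=p^s$, $|S|=p^t$, $s<t$ and $(RS)^{p^r}=1$. Then $|X|\ge p^{\,s+t-r}$.

Again $s<t$ is needed: if $X=\langle S\rangle\cong C_{p^t}$ and $R=S^{-1}$, then $RS=1$ and $|X|=p^t<p^{2t-r}$ whenever $r<t$.

Let us keep accounts. For $|X|=p^N$ define the *deficit* $\delta=s+t-r-N$. A counterexample is a case with $\delta\ge1$. Generation and the relation $(RS)^{p^r}=1$ pass to quotients, so only the orders of $R$ and $S$ need watching.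

* Divide by the subgroup $Z_1\le Z$ of order $p$. Then $s$, $t$ and $N$ all drop by $1$, and $\delta$ becomes $\delta-1$.
* Divide by a normal subgroup $M$ of order $p$ that meets $\langle R\rangle$ and $\langle S\rangle$ trivially. Then $s,t$ are unchanged, $N$ drops by $1$, and $\delta$ becomes $\delta+1$.

Here the plain induction stops. Dividing by $Z_1$ can turn a counterexample with $\delta=1$ into a group with $\delta=0$, which contradicts nothing: the induction gives $N\ge s+t-r-1$, one factor $p$ short.

The second kind of quotient shows how to go on. In a minimal counterexample no subgroup $M$ of the second kind can exist. Moreover, a step of the first kind followed by one of the second restores $\delta$, so no $M$ of the second kind can exist in $X/Z_1$ either. Thus $X$ and $X/Z_1$ each have only one normal subgroup of order $p$. It follows that $X$ has no normal $C_p\times C_p$, and such a $p$-group is cyclic or close to cyclic. In such a group the conclusion can be checked directly. The next section makes "close to cyclic" precise.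

## 6. $p$-groups without a normal $C_p\times C_p$

**Lemma 5.** Let $X$ be a finite $p$-group with no normal subgroup isomorphic to $C_p\times C_p$. Then either $X$ is cyclic, or $p=2$ and $X$ has a cyclic subgroup $A$ of index $2$ such that every element of $X\setminus A$ has order dividing $4$.

The dihedral group of order $16$ is an example of the second kind, with $A=\langle S\rangle$.

*Proof.* Let $A$ be a maximal normal abelian subgroup of $X$. By (F3), $C_X(A)=A$.

**Step 1: $A$ is cyclic.** This makes $X/A$ a group of automorphisms of a cyclic group. Suppose $A$ is not cyclic. Then $\Omega_1(A)$ is elementary abelian of order at least $p^2$, and normal in $X$. By (F2) it contains a subgroup $P_1$ of order $p$ central in $X$. Again by (F2), $\Omega_1(A)/P_1$ contains a subgroup of order $p$ central in $X/P_1$. Its preimage is normal in $X$, has order $p^2$ and lies in $\Omega_1(A)$, so it is a normal $C_p\times C_p$, a contradiction.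

Thus $A\cong C_{p^k}$, and $X/A$ embeds in $\mathrm{Aut}(A)\cong(\mathbb Z/p^k)^*$. In particular $X/A$ is abelian. If $k\le1$, then $\mathrm{Aut}(A)$ has order prime to $p$, so $X=A$ is cyclic. From now on $k\ge2$ and $X\ne A$.

**Step 2: if $p$ is odd, or $p=2$ and $k\ge3$, then no $g\in X$ acts on $A$ as $u\mapsto u^{1+p^{k-1}}$.** This removes the one automorphism that would allow more room in $X/A$. Suppose $g^{-1}ug=u^{1+p^{k-1}}$ for all $u\in A$. Put $B=A\langle g\rangle$; it is normal in $X$ because $X/A$ is abelian. By (F4), $1+p^{k-1}$ has order $p$ in $(\mathbb Z/p^k)^*$. So $g\notin A$, while $g^p$ centralizes $A$ and hence lies in $A$. Therefore $|B:A|=p$ and $|B|=p^{k+1}$. Since $g^p$ is an element of $A$ commuting with $g$, it lies in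
$$C_A(g)=\{u\in A: u^{p^{k-1}}=1\}=A^p .$$

*$p$ odd.* For $u\in A$ the element $u^{p^{k-1}}$ lies in $\Omega_1(A)$, and $g$ fixes $\Omega_1(A)$ elementwise because $p$ divides $p^{k-1}$. So $\Omega_1(A)$ is central in $B$. Modulo $\Omega_1(A)$ the generators of $B$ commute, because $g^{-1}ug\cdot u^{-1}=u^{p^{k-1}}$. Hence $B'=\Omega_1(A)$ is central of order $p$. Since $p$ divides $p(p-1)/2$, (F5) gives
$$(xy)^p=x^py^p[y,x]^{p(p-1)/2}=x^py^p\qquad(x,y\in B).$$
So $x\mapsto x^p$ is a homomorphism on $B$. Its image is generated by $A^p$ and $g^p\in A^p$, so it is $A^p$, of order $p^{k-1}$. Its kernel has order $p^{k+1}/p^{k-1}=p^2$ and exponent $p$, so it is isomorphic to $C_p\times C_p$. The kernel consists of all $x\in B$ with $x^p=1$, so it is characteristic in $B$ and normal in $X$, a contradiction.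

*$p=2$, $k\ge3$.* For $u\in A$,
$$(gu)^2=g^2(g^{-1}ug)u=g^2u^{2+2^{k-1}},\qquad 2+2^{k-1}=2(1+2^{k-2}),$$
and $1+2^{k-2}$ is odd. As $u$ ranges over $A$, $u^{2+2^{k-1}}$ ranges over $A^2$, which contains $g^{-2}$. So some $i=gu$ satisfies $i^2=1$, and $i\notin A$, so $i$ is an involution. Since $i$ acts on $A$ as $g$ does, $(iv)^2=v^{2+2^{k-1}}$ for $v\in A$, and this is $1$ if and only if $v^2=1$. Let $v_0$ be the involution of $A$. As $B=A\cup iA$, the involutions of $B$ are exactly $v_0,\ i,\ iv_0$. The element $v_0$ is fixed by $i$, as the only involution of $A$. So $\{1,v_0,i,iv_0\}$ is a Klein four-group, and it is the set of all $x\in B$ with $x^2=1$. Hence it is characteristic in $B$ and normal in $X$, a contradiction.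

**Step 3: $p$ odd.** The aim is to contradict $X\neq A$. The group $X/A$ is a nontrivial $p$-subgroup of $(\mathbb Z/p^k)^*$. By (F4) the Sylow $p$-subgroup there is cyclic, with unique subgroup of order $p$ generated by $1+p^{k-1}$. So some element of $X$ acts as $1+p^{k-1}$, contrary to Step 2. Hence $X=A$ is cyclic.

**Step 4: for $p=2$, $|X:A|=2$.** If $k=2$, then $(\mathbb Z/4)^*=\{\pm1\}$, and $X/A$, being nontrivial, acts as $\{\pm1\}$. Let $k\ge3$. If the image of $X/A$ in $\{\pm1\}\times\langle5\rangle$ had an element of order at least $4$, some power of it would be an involution that is a square. Squares lie in $\langle5\rangle$, so this involution would be $1+2^{k-1}$, contrary to Step 2. So the image lies in $\{\pm1,\pm1+2^{k-1}\}$ and does not contain $1+2^{k-1}$. A subgroup of this four-group omitting one of its involutions has order at most $2$, and the image is nontrivial. So it has order $2$, generated by $-1$ or by $-1+2^{k-1}$.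

**Step 5: for $p=2$, elements outside $A$ have order dividing $4$.** Let $g\in X\setminus A$. Then $g$ acts on $A$ as $-1$, or (only if $k\ge3$) as $-1+2^{k-1}$. The element $u=g^2$ lies in $A$ and is fixed by $g$. In the first case $u=u^{-1}$, so $u^2=1$. In the second case $u^{2-2^{k-1}}=1$, and $2-2^{k-1}=2(1-2^{k-2})$ is twice an odd number, so again $u^2=1$. Hence $g^4=1$. $\square$

## 7. The smallest counterexample to Theorem 4 is almost cyclic

*Proof of Theorem 4.* Fix $p$ and $r$. Suppose the theorem fails, and let $X$ be a counterexample of least order $p^N$, with $R,S,s,t$ as in the statement. So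
$$N\le s+t-r-1. \tag{3}$$
Since $\langle S\rangle\le X$ we have $N\ge t$, so (3) gives $s\ge r+1\ge2$, and then $t\ge3$.

**Step 1: $\langle R\rangle\cap\langle S\rangle$ is large.** This provides the subgroups to divide by. Let $Z=\langle R\rangle\cap\langle S\rangle$. By (F7), $p^{s+t}/|Z|\le p^N$, so by (3)
$$|Z|\ge p^{s+t-N}\ge p^{r+1}\ge p^2 .$$
Let $Z_1<Z_2$ be the subgroups of orders $p$ and $p^2$ of the cyclic group $Z$. They commute with $R$ and $S$, so they are central in $X$. By (F1), $Z_1$ is the unique subgroup of order $p$ of $\langle R\rangle$, and also of $\langle S\rangle$.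

**Step 2: $Z_1$ is the only normal subgroup of order $p$ in $X$.** This is the quotient that raises the deficit. Let $M\ne Z_1$ be another. If $M\cap\langle R\rangle\ne1$, then $M\le\langle R\rangle$ has order $p$, so $M=Z_1$, a contradiction; likewise for $S$. So $M\cap\langle R\rangle=M\cap\langle S\rangle=1$, and the images of $R,S$ in $X/M$ still have orders $p^s<p^t$. But $|X/M|=p^{N-1}<p^{s+t-r}$, so $X/M$ is a smaller counterexample, a contradiction.

**Step 3: $N=s+t-r-1$.** This is the quotient that lowers the deficit. In $X_1=X/Z_1$ the images $R_1,S_1$ have orders $p^{s-1}<p^{t-1}$. By minimality $X_1$ is not a counterexample, so $N-1\ge(s-1)+(t-1)-r$, that is, $N\ge s+t-r-1$. With (3), equality holds.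

**Step 4: $Z_2/Z_1$ is the only normal subgroup of order $p$ in $X_1$.** Here the two kinds of quotient are combined. As $Z_2\le\langle R\rangle\cap\langle S\rangle$, the group $Z_2/Z_1$ lies in $\langle R_1\rangle\cap\langle S_1\rangle$, so it is the unique subgroup of order $p$ of each of $\langle R_1\rangle$ and $\langle S_1\rangle$. Let $M/Z_1\ne Z_2/Z_1$ be normal of order $p$ in $X_1$. As in Step 2 it meets $\langle R_1\rangle$ and $\langle S_1\rangle$ trivially. So in $X/M$ the images of $R,S$ have orders $p^{s-1}<p^{t-1}$, while $|X/M|=p^{N-2}$ and, by Step 3,
$$N-2=s+t-r-3<(s-1)+(t-1)-r .$$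
This is a smaller counterexample, a contradiction.

**Step 5: $X$ has no normal $C_p\times C_p$.** This is what makes Lemma 5 applicable. Let $M$ be normal in $X$ of order $p^2$. By (F2), $M\cap Z(X)\ne1$, so $M$ contains a subgroup of order $p$ that is central, hence normal, in $X$. By Step 2 it is $Z_1$. Then $M/Z_1$ is normal of order $p$ in $X_1$, so $M/Z_1=Z_2/Z_1$ by Step 4, and $M=Z_2$ is cyclic.

**Step 6: $X$ is not cyclic.** This excludes the first outcome of Lemma 5, using $s<t$. If $X$ is cyclic, its subgroups form a chain and $|R|<|S|$, so $R\in\langle S\rangle=X$. In a cyclic $p$-group, an element of order $p^t$ times an element of smaller order has order $p^t$. So $|RS|=p^t$. But $|RS|$ divides $p^r$, so $t\le r$, while $r<s<t$, a contradiction.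

**Step 7: the second outcome of Lemma 5 is impossible too.** Let $p=2$, let $A$ be cyclic of index $2$, and let all elements outside $A$ have order dividing $4$. Since $|S|=2^t\ge8$, we have $S\in A$. Since $X=\langle R,S\rangle\ne A$, we have $R\notin A$, so $|R|=2^s$ divides $4$ and $s\le2$. With $s\ge r+1\ge2$ this gives $s=2$ and $r=1$, and Step 3 gives $N=s+t-r-1=t$. But $S\in A$ and $|A|=2^{N-1}$ give $t\le N-1$, a contradiction.

So no counterexample exists. $\square$

## 8. From the group generated by $ab$ and $bc$ to the full automorphism group

*Proof of Theorem 1.* Let $G=\langle a,b,c\rangle$ be the automorphism group, $|G|=2^n$. By duality assume $|ab|=2^s$, $|bc|=2^t$, $s<t$. Suppose, for a contradiction, that $s+t>n$.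

**Step 1: remove the degenerate cases.** Since $|bc|\le|G|$, $n\ge t$, so $s\ge1$ and $t\ge2$. As $|bc|\ge4$, $b$ and $c$ are involutions and $\langle b,c\rangle$ is dihedral of order $2^{t+1}$. So $n\ge t+1$, which forces $s\ge2$ and $t\ge3$.

**Step 2: bring in Theorem 4.** Let $R=ab$, $S=bc$, $X=\langle R,S\rangle$. Then $RS=ac$, so $(RS)^2=1$. Conjugation by $b$ inverts both generators, since $b(ab)b=ba=R^{-1}$ and $b(bc)b=cb=S^{-1}$. So $b$ normalizes $X$. Also $a=Rb$ and $c=bS=S^{-1}b$. Hence $G=X\cup Xb$ and $|G:X|\le2$. Theorem 4 with $p=2$, $r=1$ gives
$$|X|\ge2^{s+t-1}. \tag{4}$$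

**Step 3: the case $|G:X|=2$.** By (4), $2^n=2|X|\ge2^{s+t}$, contradicting $s+t>n$.

**Step 4: the case $X=G$.** Here (4) is a factor $2$ too weak, and we need to gain elsewhere. Now $G$ is generated by the two elements $R,S$, so $|G/\Phi(G)|\le4$. The images of $a,b,c$ span this vector space of dimension at most $2$, so two of them span it. By (F6), $G$ is $\langle a,c\rangle$, $\langle a,b\rangle$ or $\langle b,c\rangle$.

* If $G=\langle a,c\rangle$, then $|G|\le4<2^{t+1}$, a contradiction to Step 1.
* If $G=\langle a,b\rangle$, then, as $|ab|=2^s\ge4$, $G$ is dihedral with $|G|=2^{s+1}\le2^t<2^{t+1}$, a contradiction again.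
* If $G=\langle b,c\rangle$, then $G$ is dihedral of order $2^{t+1}$ and Lemma 3 gives $|ab|\in\{2,2^t\}$, so $s=1$ or $s=t$, contradicting $2\le s<t$.

Hence $s+t\le n$. $\square$

## 9. A central quotient of a product of two dihedral groups

*Proof of Theorem 2.* Let $s,t\ge2$. We build a group with slightly too many elements and then identify two central involutions.

**Step 1: generators in a direct product.** Let $D=\langle\rho,\alpha\rangle$ be dihedral of order $2^{s+1}$ and $D'=\langle\sigma,\beta\rangle$ dihedral of order $2^{t+1}$, with $|\rho|=2^s$, $|\sigma|=2^t$ and $\alpha,\beta$ reflections. In $D\times D'$ put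
$$a=(\rho\alpha,1),\qquad b=(\alpha,\beta),\qquad c=(1,\beta\sigma),\qquad G_0=\langle a,b,c\rangle .$$
As $\rho\alpha$ and $\beta\sigma$ are reflections, $a,b,c$ and $ac=(\rho\alpha,\beta\sigma)$ are involutions. Further, $ab=(\rho,\beta)$ has order $2^s$ and $bc=(\alpha,\sigma)$ has order $2^t$.

**Step 2: the order of $G_0$ is $2^{s+t+1}$.** Let $V=\langle\rho^2\rangle\times\langle\sigma^2\rangle$, a normal subgroup of $D\times D'$ of order $2^{s-1}\cdot2^{t-1}$. It lies in $G_0$, because $(ab)^2=(\rho^2,1)$ and $(bc)^2=(1,\sigma^2)$. The group $(D\times D')/V$ is elementary abelian of order $16$ with basis $\bar\rho,\bar\alpha,\bar\sigma,\bar\beta$. In it $a,b,c$ map to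
$$\bar\rho+\bar\alpha,\qquad\bar\alpha+\bar\beta,\qquad\bar\beta+\bar\sigma,$$
which are linearly independent: only the first involves $\bar\rho$, only the third involves $\bar\sigma$, and the second is nonzero. So $|G_0/V|=8$ and $|G_0|=8\cdot2^{s-1}\cdot2^{t-1}=2^{s+t+1}$.

**Step 3: divide by a central involution.** Let $w=(\rho^{2^{s-1}},\sigma^{2^{t-1}})$. It has order $2$, it is central in $D\times D'$, and it lies in $V$ because $s,t\ge2$. Let $G=G_0/\langle w\rangle$, so $|G|=2^{s+t}$.

**Step 4: orders survive.** The elements $a,b,c,ac$ lie outside $V$ by the independence in Step 2, so outside $\langle w\rangle$, and they still have order $2$ in $G$. Since $s,t\ge2$, the exponents $2^{s-1},2^{t-1}$ are even, so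
$$(ab)^{2^{s-1}}=(\rho^{2^{s-1}},1)\notin\langle w\rangle,\qquad(bc)^{2^{t-1}}=(1,\sigma^{2^{t-1}})\notin\langle w\rangle .$$
So $ab$ and $bc$ still have orders $2^s$ and $2^t$ in $G$. Hence $(G;a,b,c)$ defines a regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$.

**Step 5: orientability and minimality.** The quotient of $G$ by $V/\langle w\rangle$ is elementary abelian of order $8$, with $a,b,c$ mapping to a basis. So there is a homomorphism $G\to C_2$ sending each of $a,b,c$ to the generator. Its kernel contains $\langle ab,bc\rangle$, which is therefore proper, and this subgroup has index at most $2$, as in Section 8, Step 2. So the index is $2$ and the map is orientable. For $2\le s<t$, no regular map of $2$-power order and this type has smaller order, by Theorem 1. $\square$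

For $s=2$, $t=3$ this gives order $32$. Modulo $w$ we have $(ab)^2=(\rho^2,1)\equiv(1,\sigma^4)=(bc)^4$, so this is the case $j=1+2^{t-1}=5$ of equation (1).

For $s=3$ it gives the example promised in Section 4. There $|G|=2^{t+3}$, so $K=\langle b,c\rangle$ has index $4$. Suppose $K$ is normal in $G$. Then it contains $aba\cdot b=(ab)^2$, the class of $(\rho^2,1)$. But the preimage of $K$ in $G_0$ is $\langle(\alpha,\beta),(1,\beta\sigma),w\rangle$, whose elements have first coordinate in $\langle\alpha,\rho^4\rangle$, and $\rho^2$ is not there. So $K$ is not normal.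

## 10. The list of types, rotation groups, and triples with product $1$

**Corollary 6.** For $n\ge12$ and $2\le s\le t\le n-2$, a regular map of order $2^n$ with type $\{2^s,2^t\}$ exists if and only if $s=t$ or $s+t\le n$.

*Proof.* Existence is the first of the two known results quoted in Section 3. If $s<t$ and $s+t>n$, Theorem 1 excludes the map. $\square$

**Corollary 7.** For an orientably regular map of $2$-power order, possibly chiral, with face length and valency $2^s\ne2^t$, one has $|\mathrm{Aut}^+|\ge2^{s+t-1}$. For all $s,t\ge2$ with $s\ne t$, equality is attained by the rotation group $\langle ab,bc\rangle$ of the map in Theorem 2.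

*Proof.* $\mathrm{Aut}^+=\langle R,S\rangle$ with $|R|=2^s$, $|S|=2^t$ and $(RS)^2=1$. If $s<t$, apply Theorem 4 with $p=2$, $r=1$. If $s>t$, exchange $R$ and $S$; this is allowed because $SR=R^{-1}(RS)R$ also has square $1$. For the equality, $\langle ab,bc\rangle$ has index $2$ in a group of order $2^{s+t}$. $\square$

**Corollary 8.** Let $p$ be a prime. If $x_1x_2x_3=1$ and $x_1,x_2,x_3$ generate a finite $p$-group $X$ and have orders $p^r,p^s,p^t$ with $r\ge1$ and $s\ne t$, then $|X|\ge p^{\,s+t-r}$.

*Proof.* Since $x_1=(x_2x_3)^{-1}$, the group is generated by $x_2,x_3$, and $x_2x_3=x_1^{-1}$ has order $p^r$. If $s<t$, apply Theorem 4 with $R=x_2$, $S=x_3$. If $s>t$, apply it with $R=x_3$, $S=x_2$; here $x_3x_2=x_2^{-1}(x_2x_3)x_2$ is conjugate to $x_2x_3$, so it also has order $p^r$. $\square$
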